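# Two variables over $\mathbb Q_p$: $\mathrm{vc}(2)=2$, and $\mathrm{vc}(n)\le 2n-2$ for all $n\ge 2$

## 1. Near-nearest centers, and counting with weights

Let $K=\mathbb Q_p$ with valuation $v$, $v(0)=\infty$. Take a finite nonempty family of points $(c_\beta)_{\beta\in\mathfrak B}$ of $K$, which we call centers, and a point $t\in K$ different from all of them. Put $\gamma^*=\max_\beta v(t-c_\beta)\in\mathbb Z$. Fix integers $E,h\ge 1$ and, for $i\ge 0$, let
$$\mathcal A^i=\{\beta\in\mathfrak B:\ v(t-c_\beta)\ge\gamma^*-iE\}.$$
So $\mathcal A^0$ is the set of nearest centers, and $\mathcal A^0\subseteq\mathcal A^1\subseteq\cdots$ collects the centers in larger and larger balls around $t$.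

**Lemma 1.** (a) There is $i\in\{0,\dots,h-1\}$ with $|\mathcal A^{i+1}|\le|\mathfrak B|^{1/h}\,|\mathcal A^i|$.

(b) Let $\beta_0\in\mathcal A^i$ and $\gamma=v(t-c_{\beta_0})$. If $v(c_\beta-c_{\beta_0})\ge\gamma-E+1$, then $\beta\in\mathcal A^{i+1}$.

*Proof.* (a) Otherwise $|\mathcal A^h|>|\mathfrak B|\,|\mathcal A^0|\ge|\mathfrak B|$, which is impossible. (b) We have $v(t-c_\beta)\ge\min(\gamma,\,v(c_\beta-c_{\beta_0}))>\gamma-E\ge\gamma^*-(i+1)E$. $\square$

For example, if $c_j=p^j$ for $0\le j<N$, $t=0$ and $E=1$, then $v(t-c_j)=j$, $\gamma^*=N-1$, and $|\mathcal A^i|=i+1$ for $i<N$. If $c_j=j$ for $0\le j<N$ and $t=1/p$, then $v(t-c_j)=-1$ for all $j$, and $\mathcal A^0$ is everything.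

We shall use *all* elements of a well-chosen $\mathcal A^i$ as labels of $t$, each with weight $1/|\mathcal A^i|$. The bookkeeping is trivial: if every element $X$ of a finite set $\mathcal X$ has a finite nonempty set $\mathrm{Lab}(X)$ of labels, then
$$|\mathcal X|=\sum_{\text{labels }\beta}\ \sum_{X:\ \beta\in\mathrm{Lab}(X)}\frac1{|\mathrm{Lab}(X)|}.\tag{1}$$

Here is what this is for. We want to count the truth patterns that a formula $\varphi(s,t;b)$ over $\mathbb Q_p$ can have when $b$ runs over a finite set. A natural count picks one nearest center for $t$ (about $N$ choices) and then one threshold (again about $N$ choices). With labels from $\mathcal A^i$, part (b) says that, as seen from a label, only the centers in $\mathcal A^{i+1}$ can matter for the threshold. By part (a) there are at most $|\mathfrak B|^{1/h}|\mathcal A^i|$ of these, and the weight $1/|\mathcal A^i|$ cancels all of this but $|\mathfrak B|^{1/h}$. Since $h$ is arbitrary, the threshold becomes free on average. To make this work with two variables, the variable $s$ needs labels as well, and the two kinds of weights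 must cancel against each other; that is the content of the talk.

## 2. Types over finite sets and the function $\mathrm{vc}(n)$

We work in the Macintyre language
$$\mathcal{L}_{Mac}=\{0,1,+,-,\cdot,\,|,\,\{P_n\}_{n\in\mathbb{N}}\},$$
where $P_nx\leftrightarrow\exists y\;y^n=x$, and $a\,|\,b$ holds iff $v(a)\le v(b)$. In this language $\mathbb Q_p$ is NIP. "Definable" means $\mathcal L_{Mac}$-definable with parameters.

**Definition.** Let $M$ be an NIP structure and $\phi(x;y)$ a formula, possibly with parameters from $M$. For finite $B\subseteq M^{|y|}$ let $S^\phi(B)$ be the set of $\phi$-types over $B$ realized in $M$, that is, of the sets $\{b\in B:M\models\phi(a;b)\}$ with $a\in M^{|x|}$. Put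
$$\pi^*_\phi(N)=\max\{|S^\phi(B)|:|B|=N\},\qquad \mathrm{vc}^*(\phi)=\inf\{r\in\mathbb R_{>0}:\pi^*_\phi(N)=O(N^r)\},$$
$$\mathrm{vc}(n)=\mathrm{vc}^M(n)=\sup\{\mathrm{vc}^*(\phi(x;y)):\phi\in\mathcal L(M),\ |x|=n\}.$$

The function $\mathrm{vc}$ depends only on the theory of $M$. As an example, let $\phi(x;y)$ be $x=y$ with $|x|=1$ and $M$ infinite. The types over $B$ are the sets $\{b\}$ and $\emptyset$, so $\pi^*_\phi(N)=N+1$ and $\mathrm{vc}^*(\phi)=1$.

We use the following facts. In any NIP structure $\mathrm{vc}(1)\ge1$ and $\mathrm{vc}(n)\ge n\,\mathrm{vc}(1)$. Aschenbrenner, Dolich, Haskell, Macpherson and Starchenko showed that $\mathrm{vc}(n)\le 2n-1$ for all $n\ge1$ in the $\mathcal L_{Mac}$-structure $\mathbb Q_p$. In particular $\mathrm{vc}(1)=1$ there. The question is whether $2n-1$ is the true value for every $n$.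

**Theorem 2.** For the $\mathcal L_{Mac}$-structure $\mathbb Q_p$: $\mathrm{vc}(2)=2$, and $n\le\mathrm{vc}(n)\le 2n-2$ for every $n\ge2$.

So the bound $2n-1$ is not optimal: it is attained for $n=1$ only. The exact value of $\mathrm{vc}(n)$ for $n\ge3$ is not determined here.

We shall often count the joint patterns of several formulas. Finitely many formulas $\psi_\nu(x;y)$ can be coded by one formula $\psi(x;y,w)$, with $w$ ranging over finitely many constants. If $|B|=N$, this replaces $B$ by a set of $O(N)$ parameters, so
$$\text{the number of joint types of $n$-tuples $x$ over $N$ parameters is } O(N^{\mathrm{vc}(n)+\eta})\text{ for every }\eta>0,\tag{2}$$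
with a constant that depends on the formulas and on $\eta$, not on $B$. Throughout, $C$ denotes constants independent of the finite set $B$ and of $N=|B|$; its value may change from line to line.

## 3. Balls on a line, counted three ways

Take one variable $t$ and the formula $v(t-c)\ge v(a)$ in the parameters $(c,a)$. A set $B$ of $N$ parameters gives $N$ balls $\{t:v(t-c_j)\ge\rho_j\}$. How many types are there?

*Exactly.* Two balls in $K$ are nested or disjoint. Hence the balls containing $t$ form a chain, and the type of $t$ is determined by the smallest ball containing $t$, or by "none". There are at most $N+1$ types.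

*With one center and one threshold.* Leave aside the at most $N$ types realized by centers. For other $t$, pick a nearest center $c_0$ and let $\gamma=v(t-c_0)$, $u_j=v(c_j-c_0)$. If $u_j<\gamma$, then $v(t-c_j)=u_j$. If $u_j\ge\gamma$, then $v(t-c_j)\ge\gamma$, hence $v(t-c_j)=\gamma$ because $c_0$ is nearest. So, given $c_0$, the type is determined by the pair
$$J(\gamma)=\{j:u_j\ge\gamma\},\qquad J'(\gamma)=\{j:u_j\ge\gamma,\ \rho_j>\gamma\}.$$
Both sets shrink as $\gamma$ grows, so the pair takes at most $2N+1$ values. This gives a bound of order $N^2$, which is off by a factor $N$.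

*With weights.* In the same notation, $j$ is a nearest center iff $u_j\ge\gamma$, that is, iff $j\in J(\gamma)$. Fix a realization of each type and let *all* its nearest centers be labels. Fix the label $c_0$ and a power of two $W$, and consider the types with this label for which $W\le|J(\gamma)|<2W$. The pairs $(J(\gamma),J'(\gamma))$ form a chain in a disjoint union, with total size at most $2(2W-1)$, so there are at most $4W$ of them. Each type has at least $W$ labels, hence weight at most $1/W$. By (1) the number of types is at most
$$N\cdot\#\{W\}\cdot\frac{4W}{W}\le 4N(1+\log_2N).$$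
The exponent is $1$, as it should be. The threshold count $4W$ and the weight $1/W$ have canceled.

For general formulas "nearest" must be loosened to "near-nearest", because the formula also sees the residue class of $t-c_j$, and that class is not determined by valuations alone. This is why Lemma 1 carries the integer $E$.

## 4. Residue classes and cells

Write $P_k^\times=(K^\times)^k$, a subgroup of finite index in $K^\times$. The *class mod $P_k$* of $x\ne0$ is its class in $K^\times/P_k^\times$; the element $0$ is its own class. By Hensel's lemma, for each $k$ there is $E\ge1$ with $1+p^E\mathbb Z_p\subseteq P_k$. For instance, for $k=2$ one can take $E=1$ if $p$ is odd and $E=3$ if $p=2$. For such $E$,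
$$y\ne0,\ v(x-y)\ge v(y)+E\ \Longrightarrow\ v(x)=v(y)\text{ and }x,y\text{ have the same class mod }P_k,\tag{3}$$
because $x/y\in1+p^E\mathbb Z_p$.

**Definition.** For $L\ge1$ let $\Lambda_L=\{x\in K^\times:\ L\mid v(x),\ xp^{-v(x)}\in1+p^L\mathbb Z_p\}$. Put $\mathrm{cl}_L(x)=x\Lambda_L$ for $x\ne0$, and $\mathrm{cl}_L(0)=0$.

The map $x\mapsto\big(v(x)\bmod L,\ xp^{-v(x)}\bmod p^L\big)$ is a homomorphism from $K^\times$ to a finite group with kernel $\Lambda_L$. So $\Lambda_L$ has some finite index $d$, and $\mathrm{cl}_L(x)$ determines $v(x)$ mod $L$ and $xp^{-v(x)}$ mod $p^L$. The $d$-th power of every element of $K^\times$ lies in $\Lambda_L$, that is, $P_d^\times\subseteq\Lambda_L$. Hence $\Lambda_L$ is a finite union of cosets of $P_d^\times$, and it is definable. If $k\mid L$ and $1+p^L\mathbb Z_p\subseteq P_k$, then $\Lambda_L\subseteq P_k^\times$: an element of $\Lambda_L$ is $p^{Ls}$ times an element of $1+p^L\mathbb Z_p$, and both are $k$-th powers. In this case $\mathrm{cl}_L(x)$ determines the class of $x$ mod $P_k$. For example, with $p=3$ and $L=2$, $\Lambda_2$ consists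 of the $x$ with even valuation and unit part $\equiv1$ mod $9$; it has index $2\cdot6=12$ and is contained in the squares.

**Cell decomposition** (Denef, *p-adic semi-algebraic sets and cell decomposition*, Crelle 369 (1986); in this form Cluckers, *Classification of semi-algebraic p-adic sets up to semi-algebraic bijection*, Crelle 540 (2001), Lemma 4). Let $X\subseteq K^{m+1}$ and $b_1,\dots,b_r:X\to K$ be definable. Then $X$ is a finite disjoint union of cells
$$\{(z,t):\ z\in D,\ v(a(z))\,\square\,v(t-c(z))\,\square'\,v(a'(z)),\ t-c(z)\in\lambda P_k^\times\}$$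
with $D,a,a',c$ definable, $\lambda\in K$, and $\square,\square'\in\{\le,<,\text{no condition}\}$. On each cell
$$v(b_j(z,t))=\tfrac1k\,v\big((t-c(z))^{\mu_j}\lambda^{-\mu_j}\delta_j(z)\big)$$
with $\mu_j\in\mathbb Z$ and $\delta_j$ definable ($\mu_j=0$ if $\lambda=0$).

So on each cell $v(b_j)=\alpha_j(z)+\theta_jv(t-c(z))$ with $\theta_j\in\mathbb Q$ and $\alpha_j(z)\in\mathbb Q\cup\{\infty\}$. If $\lambda=0$, the cell says $t=c(z)$; then $\theta_j=0$ and the second term is omitted. We extend definable functions by $0$ where they are undefined. If several numbers $k$ occur, we may use a common multiple $k'$ for classes, since $P_{k'}^\times\subseteq P_k^\times$.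

To see centers and slopes appear, let $z\ne0$ and $b(z,t)=t(t-z)$. Then $v(b)$ is $2v(t)$ where $v(t)<v(z)$; it is $v(z)+v(t)$ where $v(t)>v(z)$; it is $v(z)+v(t-z)$ where $v(t-z)>v(z)$; and it is $2v(z)$ in the remaining part, where $v(t)=v(t-z)=v(z)$. There are two centers, $0$ and $z$, and the slopes are $2,1,1,0$.

## 5. Reading the type of $(x',t)$ from a near-nearest center

Let $\varphi(x',t;y)$ be a formula with $t$ a single variable. We apply cell decomposition in the variable $t$, with base variables $(x',y)$, to the set that $\varphi$ defines. This gives $k,r\ge1$, definable functions $c_i,a_i,a'_i$ of $(x',y)$ and definable sets $D_i$ ($i\le r$) such that the truth of $\varphi(x',t;b)$ depends only on the following, for each $i$: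

* whether $(x',b)\in D_i$;
* the order relations of $v(t-c_i(x',b))$ to $v(a_i(x',b))$ and to $v(a'_i(x',b))$;
* the class mod $P_k$ of $t-c_i(x',b)$.

Fix $E\ge1$ with $1+p^E\mathbb Z_p\subseteq P_k$ and an integer $h\ge1$, and put
$$T=hE,\qquad L=k(T+2E),\qquad Y=2(T+E+1),\qquad Q=T+E.$$
Since $k\mid L$ and $L\ge E$, the class $\mathrm{cl}_L(x)$ determines the class of $x$ mod $P_k$.

Let $B$ be finite and $\mathfrak B=B\times\{1,\dots,r\}$. For $\beta=(b,i)$ write $c_\beta(x')=c_i(x',b)$, and similarly $a_\beta,a'_\beta$. Fix $\beta_0=(b_0,i_0)\in\mathfrak B$, the base point, and put $G_\beta=c_\beta-c_{\beta_0}$. We use the following functions of $x'$: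
$$u_\beta=v(G_\beta),\qquad m_\beta=\min(v(G_\beta),v(a_\beta)),\qquad m'_\beta=\min(v(G_\beta),v(a'_\beta)).$$
Clearly $m_\beta,m'_\beta\le u_\beta$. Each of the three is the valuation of a definable function; for $m_\beta$ take $G_\beta$ where $v(G_\beta)\le v(a_\beta)$ and $a_\beta$ elsewhere. Let $\chi_\beta(x')$ be the finite-valued datum consisting of

* the truth value of $(x',b)\in D_i$;
* $\mathrm{cl}_L(G_\beta)$;
* if $G_\beta\ne0$, the values $v(a_\beta)-v(G_\beta)$ and $v(a'_\beta)-v(G_\beta)$, truncated to $[-Y,Y]$.

For fixed $i,i_0$ the level sets of $\chi$ are definable subsets of $(x',b,b_0)$-space, since $v(a)-v(G)\ge q$ means $v(a)\ge v(p^qG)$.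

The next lemma says that, from a near-nearest center, the type is read off from the data $\chi_\beta(x')$, the class of $t-c_{\beta_0}$, and one cut $U$ in the family of values $u_\beta,m_\beta,m'_\beta$. The value of $\gamma$ itself is not needed.

**Lemma 3.** Let $t\ne c_\beta(x')$ for all $\beta\in\mathfrak B$, $\gamma^*=\max_\beta v(t-c_\beta(x'))$, $\tau=t-c_{\beta_0}(x')$, $\gamma=v(\tau)$, and assume $\gamma\ge\gamma^*-(h-1)E$. Put $\gamma'=\gamma-E+1$. Then the $\varphi$-type of $(x',t)$ over $B$ is determined by $\beta_0$, $\mathrm{cl}_L(\tau)$, $(\chi_\beta(x'))_{\beta\in\mathfrak B}$ and the set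
$$U=\{(\beta,g,q):\ \beta\in\mathfrak B,\ g\in\{u,m,m'\},\ 0\le q\le Q,\ g_\beta(x')-q\ge\gamma'\}.$$

*Proof.* For each $\beta=(b,i)$ we must recover three things: whether $(x',b)\in D_i$, which is in $\chi_\beta$; the class of $t-c_\beta$; and the comparisons of $v(t-c_\beta)$ with $v(a_\beta)$ and $v(a'_\beta)$. Note that $t-c_\beta=\tau-G_\beta$. Writing $g_\beta-q\ge\gamma'$ as $g_\beta\ge\gamma+q'$ with $q'=q-E+1$, we see that $U$ encodes the truth of $g_\beta\ge\gamma+q'$ for all integers $q'$ with $-E<q'\le T+1$.

**Step 1: the class of $t-c_\beta$, and $v(t-c_\beta)$.** There are three cases.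

(A) $v(G_\beta)\le\gamma-E$. By (3), applied to $x=t-c_\beta$ and $y=-G_\beta$, the element $t-c_\beta$ has the valuation and the class mod $P_k$ of $-G_\beta$. The class is given by $\mathrm{cl}_L(G_\beta)$. The comparisons of $v(G_\beta)$ with $v(a_\beta)$ and $v(a'_\beta)$ are part of $\chi_\beta$, so this case is finished.

(B) $v(G_\beta)\ge\gamma+E$. By (3) with $y=\tau$, $t-c_\beta$ has valuation $\gamma$ and the class of $\tau$, which $\mathrm{cl}_L(\tau)$ gives.

(C) $-E<j:=v(G_\beta)-\gamma<E$. Let
$$z=p^{-\gamma}(t-c_\beta)=p^{-\gamma}\tau-p^{\,j}\big(p^{-v(G_\beta)}G_\beta\big).$$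
Since $v(t-c_\beta)\le\gamma^*\le\gamma+T$ and $v(t-c_\beta)\ge\min(\gamma,v(G_\beta))>\gamma-E$, we have $-E<v(z)\le T$. From $\mathrm{cl}_L(\tau)$ we know $p^{-\gamma}\tau$ mod $p^L$. From $\mathrm{cl}_L(G_\beta)$ and $j$ we know the second term mod $p^{L+j}$. Both exponents are at least $L-E\ge T+E$, so we know $z$ modulo $p^{T+E}$. As $v(z)\le T$, we know $v(z)$, and we know $z$ modulo $p^{v(z)+E}$; by (3) we know the class of $z$ mod $P_k$. As $k\mid L$, we know $\gamma$ mod $k$ from $\mathrm{cl}_L(\tau)$, hence the class of $p^\gamma$, hence the class of $t-c_\beta=p^\gamma z$.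

The set $U$ tells us which case holds, and the value of $j$ in case (C): for this we need the truth of $u_\beta\ge\gamma+q'$ for $-E<q'\le E$, and $E\le T+1$. In cases (B) and (C) we have found that $v(t-c_\beta)=\gamma+l$ with a known $l\in(-E,T]$.

**Step 2: the comparisons with $v(a_\beta)$ and $v(a'_\beta)$ in cases (B) and (C).** Since $-E<l\le T$, it is enough to know $v(a_\beta)-\gamma$ truncated to $[-E,T+1]$; the argument for $a'_\beta$ is the same.

If $v(G_\beta)\ge\gamma+T+1$, this truncation equals that of $m_\beta-\gamma$: if $v(a_\beta)\ge\gamma+T+1$, both are $T+1$, and otherwise $m_\beta=v(a_\beta)$. The set $U$ gives it.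

Otherwise $j'=v(G_\beta)-\gamma$ lies in $(-E,T]$, is known from $U$, and $G_\beta\ne0$. Then $v(a_\beta)-\gamma=(v(a_\beta)-v(G_\beta))+j'$, and $\chi_\beta$ contains the bracket truncated to $[-Y,Y]$. This suffices. If the bracket is at least $Y$, then $v(a_\beta)-\gamma\ge Y-E\ge T+1$. If it is at most $-Y$, then $v(a_\beta)-\gamma\le-Y+T\le-E$. In between, the bracket is known exactly. $\square$

## 6. One more variable costs at most two

**Proposition 4.** $\mathrm{vc}(n+1)\le\mathrm{vc}(n)+2$ for $n\ge1$.

*Proof.* Let $\varphi(x',t;y)$ with $|x'|=n$ be given, let $\eta>0$, and use Section 5 with $h=1$.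

**Step 1: types realized at a center.** Consider the types realized with $t=c_i(x',b_1)$ for some $b_1\in B$, $i\le r$. For each $(i,b_1)$ they are types of the formula $\varphi(x',c_i(x',z);y)$ over $B\times\{b_1\}$, in the $n$ variables $x'$. By (2) there are $O(N\cdot N^{\mathrm{vc}(n)+\eta})$ of them in total.

**Step 2: the other types.** For other $(x',t)$ choose $\beta_0$ with $\gamma=\gamma^*$ and apply Lemma 3. We describe $U$ by one of its elements. If $U$ has an element with $g_\beta(x')<\infty$, let $(\beta_1,g_1,q_1)\in U$ be one with $(g_1)_{\beta_1}(x')-q_1$ minimal. Because $U$ consists of all triples with value at least $\gamma'$, we get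
$$U=\{(\beta,g,q):\ g_\beta(x')-q\ge(g_1)_{\beta_1}(x')-q_1\}.$$
Otherwise $U=\{(\beta,g,q):g_\beta(x')=\infty\}$, and we record "none". So the type is determined by:

* $\beta_0$, $\mathrm{cl}_L(\tau)$ and $(\beta_1,g_1,q_1)$ or "none", for which there are $O(N^2)$ choices;
* the joint type of $x'$ over $B\times\{(b_0,b_1)\}$, where $b_0,b_1$ are the $B$-coordinates of $\beta_0,\beta_1$ (put $b_1=b_0$ in case "none"), for the finitely many formulas in $(x';y,z_0,z_1)$ that express $\chi_{(y,i)}(x')=\xi$, $\ g_{(y,i)}(x')-q\ge(g_1)_{(z_1,i_1)}(x')-q_1$ and $g_{(y,i)}(x')=\infty$ relative to the base point $(z_0,i_0)$. By (2) there are $O(N^{\mathrm{vc}(n)+\eta})$ possibilities, uniformly in $b_0,b_1$.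

Hence $\pi^*_\varphi(N)=O(N^{2+\mathrm{vc}(n)+\eta})$ for every $\eta>0$. $\square$

Starting from $\mathrm{vc}(1)=1$, Proposition 4 gives $\mathrm{vc}(n)\le2n-1$, which is the bound we started with, and $\mathrm{vc}(2)\le3$. Look at the three factors $N$ for $n=1$ (write $s$ for $x'$): the base point $\beta_0$, the threshold $\beta_1$, and the type of $s$.

The first repair to try is the weighting of Section 1. If $\beta_0$ runs over a suitable $\mathcal A^i$, and if $s$ is *fixed*, then the possible sets $U$ form a chain. By Lemma 1 they contain few $\beta$, about as many as there are labels, and the threshold is paid for by the weights. But $s$ is not fixed: the family of values $g_\beta(s)$ that is cut by $U$ moves with $s$. One would have to count the pairs (an order of these values, a cut in that order), and there can be too many orders. Indeed, by cell decomposition the $g_\beta(s)$ are piecewise affine in quantities $v(s-e)$. Consider, as functions of an integer $\delta$, the $2n$ functions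
$$f_i(\delta)=i,\qquad g_j(\delta)=\delta-(n+1)j\qquad(1\le i,j\le n).$$
The function $g_j$ meets $f_i$ at $\delta=i+(n+1)j$, these $n^2$ points are distinct, and after its crossing $g_j$ stays above $f_i$. So $n^2+1$ different orders occur. With $n$ of size $N$ this quadratic count, together with the choice of $\beta_0$, leads back to the exponent $3$.

The same example shows the way out. Suppose we care only about cuts $U$ with at most $w$ elements. When $\delta$ moves past a crossing of $f_i$ and $g_j$, such a cut can change only if fewer than $w+1$ functions lie strictly above the crossing point. Then $f_i$ must be among the $w+1$ largest constants, so at most $(w+1)n$ crossings matter, not $n^2$. The number $w$ will be paid for by the weights of the labels for $t$. The number $n$ of functions that vary will be paid for by weights of labels for $s$.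

## 7. Crossings of affine functions near the top

We now prove this "few crossings" bound for functions that are only piecewise affine, with slopes in a finite set.

**Lemma 5.** Fix constants $Q,C_1$ and a finite set $\Theta\subset\mathbb Q$ with $0\in\Theta$. Let $S\subset\mathbb Z$ be finite and nonempty, $\mathfrak B$ a finite set, $m,w\ge1$ real. For $\beta\in\mathfrak B$ let $\chi_\beta$ be a function on $S$, and let $u_\beta,m_\beta,m'_\beta:S\to\mathbb Z\cup\{\infty\}$ with $m_\beta,m'_\beta\le u_\beta$. Assume:

* for each $\beta$, $\mathbb Z$ is partitioned into at most $C_1$ intervals ("$\beta$-intervals"), on each of which, restricted to $S$, $\chi_\beta$ is constant and each of $u_\beta,m_\beta,m'_\beta$ is $\equiv\infty$ or given by an affine function $\alpha+\theta\delta$ with $\alpha\in\mathbb Q$, $\theta\in\Theta$;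
* for all but at most $m$ of the $\beta$, the functions $\chi_\beta,u_\beta,m_\beta,m'_\beta$ are constant on $S$.

For $\delta\in S$, $\gamma'\in\mathbb Z$ let $U(\delta,\gamma')=\{(\beta,g,q):g\in\{u,m,m'\},\ 0\le q\le Q,\ g_\beta(\delta)-q\ge\gamma'\}$. Then the number of pairs $\big((\chi_\beta(\delta))_\beta,U(\delta,\gamma')\big)$ with $\#\{\beta:u_\beta(\delta)\ge\gamma'\}\le w$ is at most $C(1+\log(1+m))^2\,mw$, with $C=C(Q,C_1,\Theta)$.

*Proof.* **Step 1: blocks.** The purpose is to make everything affine and to pass to real $\delta$. Let $\mathfrak B_1$ be the set of at most $m$ exceptional $\beta$. Cutting $S$ at all ends of $\beta$-intervals with $\beta\in\mathfrak B_1$, we obtain consecutive nonempty blocks $S_1<\dots<S_M$ with $M\le C_1m+1$, each contained in one $\beta$-interval for every $\beta\in\mathfrak B_1$. Let $I_j=[\min S_j,\max S_j]\subset\mathbb R$; these are pairwise disjoint.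

For $\lambda=(\beta,g,q)$ let $f_\lambda=g_\beta-q$, extended to each $I_j$ by the given affine function (for $\beta\in\mathfrak B_1$), by the constant (for $\beta\notin\mathfrak B_1$), or as $\infty$. The inequality $f_{(\beta,g,q)}\le f_{(\beta,u,0)}$ holds at the endpoints of $I_j$, which lie in $S$; both sides are affine or $\equiv\infty$, so it holds on $I_j$.

Say that $U$ *occurs at* $\delta\in I_j$ if $U=\{\lambda:f_\lambda(\delta)\ge\gamma'\}$ for some real $\gamma'$. Say that $U$ is *admissible* if $\#\{\beta:(\beta,u,0)\in U\}\le w$. If an occurring $U$ is admissible, then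
$$|U|\le\bar w:=3(Q+1)w,$$
because $(\beta,g,q)\in U$ implies $(\beta,u,0)\in U$. All $\chi_\beta$ are constant on blocks, so $(\chi_\beta(\delta))_\beta$ is determined by $j$. It therefore suffices to bound the number of pairs $(j,U)$ with $U$ admissible and occurring at some $\delta\in I_j$.

**Step 2: sets present at the left end of a block.** Let $a_j=\min I_j$. The sets occurring at $a_j$ form a chain, and distinct members of a chain have distinct sizes. So at most $\bar w+1$ admissible sets occur at $a_j$. In total this gives at most $M(\bar w+1)\le Cmw$ pairs.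

**Step 3: every other set is born at a crossing.** The purpose is to encode a new set by two crossing functions. Suppose $U$ is admissible and occurs at some $\delta_1\in I_j$ but not at $a_j$. Every $\lambda$ with $f_\lambda\equiv\infty$ on $I_j$ is in $U$. If $U$ had no $\lambda$ with $f_\lambda$ finite, or if $U$ contained all $\lambda$, then $U$ would occur at every point of $I_j$ (take $\gamma'$ very large, respectively very small), including $a_j$. So the function
$$F(\delta)=\min_{\lambda\in U}f_\lambda(\delta)-\max_{\lambda\notin U}f_\lambda(\delta)$$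
is finite and continuous on $I_j$, and $U$ occurs at $\delta$ iff $F(\delta)>0$. Thus $F(a_j)\le0<F(\delta_1)$. With $\delta^*=\max\{\delta\in[a_j,\delta_1]:F(\delta)\le0\}$ we have $F(\delta^*)=0$ and $F>0$ on $(\delta^*,\delta_1]$. Put
$$\gamma^*=\min_{\lambda\in U}f_\lambda(\delta^*)=\max_{\lambda\notin U}f_\lambda(\delta^*).$$
Consider the $\lambda$ with $f_\lambda(\delta^*)=\gamma^*$. Some are in $U$ and some are not. Since $F>0$ just to the right of $\delta^*$, those in $U$ have strictly larger slope (on block $j$) than those not in $U$. Choose such $\lambda\in U$ with minimal slope $\theta$ and such $\lambda'\notin U$ with maximal slope $\theta'$; so $\theta>\theta'$. Then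
$$U=\{\lambda'':f_{\lambda''}(\delta^*)>\gamma^*\}\cup\{\lambda'':f_{\lambda''}(\delta^*)=\gamma^*,\ \text{slope}\ge\theta\}.\tag{4}$$
Indeed, a $\lambda''$ with value above $\gamma^*$ cannot lie outside $U$, one with value below $\gamma^*$ cannot lie in $U$, and at value $\gamma^*$ the slope decides. In particular,
$$\text{at most }\bar w\text{ of the }\lambda''\text{ satisfy }f_{\lambda''}(\delta^*)>\gamma^*\text{ (on block }j),\tag{5}$$
since all of them belong to $U$.

**Step 4: pieces.** We now name the affine functions that can cross. For $\beta\in\mathfrak B_1$ and $\lambda=(\beta,g,q)$, a *piece* of $\lambda$ is $\lambda$ together with the nonempty set of indices $j$ with $S_j$ in a given $\beta$-interval. This set is an interval of indices, and on it $f_\lambda$ is one affine function (or $\infty$). Let $\mathcal P_1$ be the set of these pieces; $|\mathcal P_1|\le3(Q+1)C_1m$. Each $\lambda$ with $\beta\notin\mathfrak B_1$ gives one constant piece consisting of all indices; let $\mathcal P_0$ be the set of these. Different pieces of the same $\lambda$ have disjoint index sets. Write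 $f_\pi$ for the function of a piece $\pi$.

Let $\pi,\pi'$ be the pieces of $\lambda,\lambda'$ containing $j$. The affine functions $f_\pi,f_{\pi'}$ have different slopes, so the ordered pair $(f_\pi,f_{\pi'})$ determines the crossing point $(\delta^*,\gamma^*)$ and the slope $\theta$. Then $\delta^*$ determines $j$, because the $I_j$ are disjoint, and $U$ is determined by (4). So the number of new pairs $(j,U)$ is at most the number of ordered pairs $(f_\pi,f_{\pi'})$ that arise. We bound this number in two ways.

**Step 5: the bound $Cm(m+w)$, good for $m\le w$.** The pieces $\pi,\pi'$ are not both in $\mathcal P_0$, since their slopes differ. Pairs with both in $\mathcal P_1$: at most $|\mathcal P_1|^2$. If one is in $\mathcal P_1$ and the other in $\mathcal P_0$, the latter has constant value $\gamma^*$, and by (5) this is among the $\bar w+1$ largest distinct values taken by pieces in $\mathcal P_0$. So there are at most $2|\mathcal P_1|(\bar w+1)$ such pairs.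

**Step 6: the bound $C(1+\ell)^2w(m+w)$ with $\ell=\lceil\log_2M\rceil$, good for $m>w$.** Now $|\mathcal P_1|^2$ is too large. If all pieces lived on all blocks, we could fix one partner and a slope for the other; by (5) the other partner would be one of the top $\bar w+1$ functions of that slope. But pieces live on different intervals of indices, and the list of top functions depends on $j$. We sort the pieces so that the lists no longer depend on $j$.

*Dyadic nodes.* The dyadic subintervals of $\{1,\dots,2^\ell\}$ are the sets $\{a2^e+1,\dots,(a+1)2^e\}$, $0\le e\le\ell$, contained in $\{1,\dots,2^\ell\}$. Any two are nested or disjoint. An interval $J\subseteq\{1,\dots,2^\ell\}$ is the disjoint union of the maximal dyadic intervals contained in it, and at most two of these have a given length. For if $A_1<A_2<A_3$ were three of the same length, the dyadic interval of twice the length that contains $A_2$ consists of $A_2$ and a neighbor of the same length, which lies between the left end of $A_1$ and the right end of $A_3$. It would be contained in $J$, contradicting the maximality of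 $A_2$. So each index interval of a piece in $\mathcal P_1$ splits into at most $2\ell+2$ disjoint dyadic intervals, the *nodes* of the piece. The only node of a piece in $\mathcal P_0$ is, by convention, the root $\{1,\dots,2^\ell\}$.

Let $P(\nu,\theta)$ be the set of finite-valued pieces in $\mathcal P_0\cup\mathcal P_1$ of slope $\theta$ having node $\nu$. Let $\nu\ni j$ and $\nu'\ni j$ be the nodes of $\pi$ and $\pi'$ that contain $j$; being dyadic, they are nested.

*Case $\nu\subseteq\nu'$.* There are at most $|\mathcal P_1|(2\ell+2)$ choices of $(\pi,\nu)$ with $\pi\in\mathcal P_1$. If $\pi\in\mathcal P_0$, then $f_\pi\equiv\gamma^*$ is by (5) one of at most $\bar w+1$ functions, and $\nu$ is the root. Next there are at most $\ell+1$ choices of a dyadic $\nu'\supseteq\nu$, and $|\Theta|$ choices of the slope $\theta'$ of $\pi'$. All pieces in $P(\nu',\theta')$ contain $j$, since $j\in\nu'$. Hence they belong to distinct $\lambda$'s. They are parallel, so their order does not depend on the point. By (5), at most $\bar w$ of them lie strictly above $f_{\pi'}$, which passes through $(\delta^*,\gamma^*)$.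 So $f_{\pi'}$ is one of the $\bar w+1$ functions of largest intercept in $P(\nu',\theta')$, a list that does not depend on $j$. Together this gives at most $\big(|\mathcal P_1|(2\ell+2)+\bar w+1\big)(\ell+1)|\Theta|(\bar w+1)$ pairs.

*Case $\nu'\subsetneq\nu$.* Then $\nu'$ is not the root, so $\pi'\in\mathcal P_1$. Choose $(\pi',\nu')$ first, then $\nu\supsetneq\nu'$ and the slope $\theta$ of $\pi$. As before, by (5), $f_\pi$ is one of the top $\bar w+1$ functions of $P(\nu,\theta)$. This gives at most $|\mathcal P_1|(2\ell+2)(\ell+1)|\Theta|(\bar w+1)$ pairs.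

**Step 7: combining.** Since $M\le C_1m+1$, we have $1+\ell\le C(1+\log(1+m))$. If $m\le w$ use Step 5, with $m(m+w)\le2mw$. Otherwise use Step 6, with $w(m+w)\le2mw$. Adding Step 2 gives the claim. $\square$

## 8. Labels for $t$ and labels for $s$: $\mathrm{vc}(2)\le2$

**Proposition 6.** For the $\mathcal L_{Mac}$-structure $\mathbb Q_p$, $\mathrm{vc}(2)\le2$.

*Proof.* Let $\varphi(s,t;y)$ be given, $s,t$ single variables, and let $h\ge1$ be arbitrary. Use Section 5 with $x'=s$. Let $B$ be finite with $|B|=N\ge2$.

**Step 1: types realized at a center.** We remove these so that $\gamma^*$ is finite from now on. The types with $t=c_\beta(s)$ for some $\beta$ are types of the one-variable formulas $\varphi(s,c_i(s,z);y)$ over $B\times\{b_1\}$, $b_1\in B$. Since $\mathrm{vc}(1)=1$, (2) shows that there are $O(N\cdot N^{1+1/h})$ of them. Let $\mathcal X$ be the set of remaining types. For each $X\in\mathcal X$ fix a realization $(s,t)$; then $t\ne c_\beta(s)$ for all $\beta\in\mathfrak B$. Let $\gamma^*=\max_\beta v(t-c_\beta(s))$.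

**Step 2: first labels.** These are the near-nearest centers of $t$. With $\mathcal A^i=\{\beta\in\mathfrak B:v(t-c_\beta(s))\ge\gamma^*-iE\}$, Lemma 1(a) gives $i<h$ with $|\mathcal A^{i+1}|\le|\mathfrak B|^{1/h}|\mathcal A^i|$. Fix such $i=i(X)$ and put $\mathcal A(X)=\mathcal A^i$. The *first labels* of $X$ are the $\beta_0\in\mathcal A(X)$. For such $\beta_0$ we have $\gamma=v(t-c_{\beta_0}(s))\ge\gamma^*-iE\ge\gamma^*-(h-1)E$, so Lemma 3 applies. By Lemma 1(b), every $\beta$ with $u_\beta(s)\ge\gamma'=\gamma-E+1$ lies in $\mathcal A^{i+1}$. Hence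
$$\#\{\beta:u_\beta(s)\ge\gamma'\}\le|\mathfrak B|^{1/h}\,|\mathcal A(X)|.\tag{6}$$

**Step 3: second labels.** Given a first label $\beta_0=(b_0,i_0)$, we look at how the data of Lemma 3 depend on $s$, find the centers that govern this dependence, and choose near-nearest ones for $s$.

For each pair $(i',i_0)$ apply cell decomposition in the variable $s$, with base variables $(y,z)$ (to be evaluated at $(b,b_0)$), to the level sets of $\chi_{(y,i')}$ and, on them, to the definable functions whose valuations are $u_{(y,i')},m_{(y,i')},m'_{(y,i')}$, all relative to the base point $(z,i_0)$. This gives $R$, $k_1$, a finite set $\Theta\ni0$ of slopes, and definable functions $e_l,d_l,d'_l$ of $(y,z)$ ($l\le R$, also depending on $(i',i_0)$). All of these are independent of $B$; the number of cells is padded to $R$ by empty cells. They have the following property. For each $\beta=(b,i')$, the line $K$ is partitioned into $R$ possibly empty sets, the fibers over $(b,b_0)$ of the cells. Given $b,b_0$, membership of $s$ in the $l$-th fiber depends only on the comparisons of $v(s-e_l)$ with $v(d_l),v(d'_l)$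 and on the class mod $P_{k_1}$ of $s-e_l$. On the $l$-th fiber $\chi_\beta$ is constant, and each $g\in\{u,m,m'\}$ satisfies $g_\beta(s)=\alpha+\theta v(s-e_l)$ with $\theta\in\Theta$ and $\alpha\in\mathbb Q\cup\{\infty\}$ depending on $l,\beta,\beta_0,g$ (with $\theta=0$ and the second term omitted if the fiber is $\{e_l\}$).

Let $\mathfrak K=\mathfrak B\times\{1,\dots,R\}$, and for $\kappa=(\beta,l)$, $\beta=(b,i')$, let $e_\kappa=e_l(b,b_0)$. Choose $E_1\ge1$ with $1+p^{E_1}\mathbb Z_p\subseteq P_{k_1}$, and put $T_1=hE_1$, $L_1=k_1(T_1+2E_1)$. Let $\rho^*=\max_{\kappa\in\mathfrak K}v(s-e_\kappa)\in\mathbb Z\cup\{\infty\}$.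

*If $\rho^*<\infty$*: put $\mathcal M^i=\{\kappa:v(s-e_\kappa)\ge\rho^*-iE_1\}$. By Lemma 1(a), applied to the point $s$ and the centers $e_\kappa$, choose $i_1<h$ with $|\mathcal M^{i_1+1}|\le|\mathfrak K|^{1/h}|\mathcal M^{i_1}|$, and put $\mathcal M=\mathcal M^{i_1}$.

*If $\rho^*=\infty$*: put $\mathcal M=\{\kappa:e_\kappa=s\}$ and write $i_1=\infty$.

The *second labels* are the $\kappa_0\in\mathcal M$. The set $\mathcal M=\mathcal M(X,\beta_0)$ is nonempty and depends on $X$ and $\beta_0$.

**Step 4: the weighted sum.** For each $X\in\mathcal X$ the numbers $\frac1{|\mathcal A(X)||\mathcal M(X,\beta_0)|}$, summed over $\beta_0\in\mathcal A(X)$ and $\kappa_0\in\mathcal M(X,\beta_0)$, add up to $1$. So, as in (1),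
$$|\mathcal X|=\sum_{(\beta_0,\kappa_0)}\ \sum_{X\text{ labeled by }(\beta_0,\kappa_0)}\frac1{|\mathcal A(X)|\,|\mathcal M(X,\beta_0)|}.\tag{7}$$
There are $|\mathfrak B||\mathfrak K|\le CN^2$ labels $(\beta_0,\kappa_0)$. This is the whole budget, so the inner sum must be at most $N^{2/h}$ up to logarithms. Fix a label $(\beta_0,\kappa_0)$. Fix also

* $i$, $i_1$, $\mathrm{cl}_L(\tau)$, and $\omega=\mathrm{cl}_{L_1}(\sigma)$ where $\sigma=s-e_{\kappa_0}$ (boundedly many choices);
* powers of two $W_1,W_2$ with $W_1\le|\mathcal M|<2W_1$ and $W_2\le|\mathcal A|<2W_2$ ($O((\log N)^2)$ choices).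

Let $\mathcal X'$ be the set of $X$ with this label and these data; assume $\mathcal X'\ne\emptyset$. Put
$$w=2|\mathfrak B|^{1/h}W_2\ge1,\qquad m=2|\mathfrak K|^{1/h}W_1\ge1.$$
By (6), $\#\{\beta:u_\beta(s)\ge\gamma'\}\le w$ for every $X\in\mathcal X'$. We claim that
$$|\mathcal X'|\le C(\log N)^2\,mw.\tag{8}$$

**Step 5: (8) when $i_1=\infty$.** Here $s=e_{\kappa_0}$ is the same for all $X\in\mathcal X'$, so all $\chi_\beta,u_\beta,m_\beta,m'_\beta$ take fixed values. By Lemma 3, $X$ is determined by $U$. Only $\gamma'$ varies, so the possible sets $U$ form a chain, and they have size at most $3(Q+1)w$ because $m_\beta,m'_\beta\le u_\beta$. So $|\mathcal X'|\le3(Q+1)w+1\le Cw\le C\,mw$, and (8) follows because $N\ge 2$.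

**Step 6: when $i_1<h$, the data depend only on one integer.** The purpose is to replace $s$ by $\delta=v(\sigma)$. Since $\rho^*<\infty$, $\delta=\delta_X=v(\sigma)\in\mathbb Z$. Let $H_\kappa=e_\kappa-e_{\kappa_0}$ and $\epsilon_\kappa=v(H_\kappa)$; the $H_\kappa$ are constants once the label is fixed. We have $s-e_\kappa=\sigma-H_\kappa$, and since $\kappa_0\in\mathcal M^{i_1}$,
$$v(s-e_\kappa)\le\rho^*\le\delta+i_1E_1\le\delta+T_1.$$

(A) If $\delta\ge\epsilon_\kappa+E_1$: by (3) (for $k_1,E_1$), $v(s-e_\kappa)=\epsilon_\kappa$, and its class mod $P_{k_1}$ is that of $-H_\kappa$.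

(B) If $\delta\le\epsilon_\kappa-E_1$: by (3), $v(s-e_\kappa)=\delta$, and its class is that of $\sigma$, which is given by $\omega$, as $k_1\mid L_1$ and $L_1\ge E_1$.

(C) If $|\delta-\epsilon_\kappa|<E_1$: put $z=p^{-\delta}(s-e_\kappa)=p^{-\delta}\sigma-p^{-\delta}H_\kappa$. Given $\delta$, it is known modulo $p^{L_1}$ from $\omega$ and the constant $H_\kappa$. Also $v(z)\le T_1\le L_1-E_1$. So $v(z)$ is determined by $\delta$, and $z$ is known modulo $p^{v(z)+E_1}$; by (3) the class of $z$ mod $P_{k_1}$ is determined as well. Hence $v(s-e_\kappa)$ and the class of $s-e_\kappa=p^\delta z$ are determined by $\delta$.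

Hence, for each $\beta$, the integer $\delta$ determines which of the $R$ fibers contains $s$ and the value $v(s-e_l)$ there. (Fibers of the form $\{e_l\}$ do not occur, as $s\ne e_\kappa$ for all $\kappa$.) So, for $X\in\mathcal X'$, $(\chi_\beta,u_\beta,m_\beta,m'_\beta)(s)$ is a function of $\delta\in S:=\{\delta_X:X\in\mathcal X'\}$. By Lemma 3, $X$ is determined by $\big((\chi_\beta(\delta))_\beta,U(\delta,\gamma')\big)$. We now verify the hypotheses of Lemma 5, with $Q=T+E$.

**Step 7: piecewise affine in $\delta$.** For $\beta=(b,i')\in\mathfrak B$ let $Z_\beta\subset\mathbb Z$ consist of the integers in $[\epsilon_\kappa-E_1,\epsilon_\kappa+E_1]$ for $\kappa=(\beta,l)$ with $\epsilon_\kappa<\infty$, and of the finite ones among $v(d_l(b,b_0)),v(d'_l(b,b_0))$, $l\le R$. Then $|Z_\beta|\le R(2E_1+3)$. The points of $Z_\beta$ and the maximal intervals of $\mathbb Z\setminus Z_\beta$ form a partition of $\mathbb Z$ into at most $C_1=2R(2E_1+3)+1$ intervals. On a one-point interval all data are constant (slope $0$). On an interval of $\mathbb Z\setminus Z_\beta$, for each $l$ and $\kappa=(\beta,l)$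 one of the following holds:

* (A) holds throughout, and then $v(s-e_\kappa)=\epsilon_\kappa$ and the class are constant; or
* (B) holds throughout (this includes $\epsilon_\kappa=\infty$), and then $v(s-e_\kappa)=\delta$, the class is constant, and the comparisons of $\delta$ with $v(d_l),v(d'_l)$ are constant, because the interval avoids these values.

So the fiber containing $s$ does not change, $\chi_\beta$ is constant, and each $g_\beta$ is $\equiv\infty$, constant, or $\alpha+\theta\delta$ with $\theta\in\Theta$.

**Step 8: at most $m$ of the $\beta$ have nonconstant data.** This is where the second labels enter. Let $\Delta_\beta=\max_l(\epsilon_{(\beta,l)}+E_1)\in\mathbb Z\cup\{\infty\}$. For $\delta\ge\Delta_\beta$ case (A) holds for all $l$, so all data of $\beta$ are constant on $S\cap[\Delta_\beta,\infty)$. Take $X\in\mathcal X'$ with $\delta_X=\min S$, with its realization $(s,t)$. If $\Delta_\beta>\min S$, some $\kappa=(\beta,l)$ has $\epsilon_\kappa>\delta_X-E_1$. Since $\kappa_0\in\mathcal M^{i_1}$, Lemma 1(b), applied to the point $s$ and the centers $e_\kappa$, gives $\kappa\in\mathcal M^{i_1+1}$.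 Hence at most $|\mathcal M^{i_1+1}|\le|\mathfrak K|^{1/h}|\mathcal M|\le m$ of the $\beta$ satisfy $\Delta_\beta>\min S$. For all other $\beta$ the data are constant on $S$.

**Step 9: (8) when $i_1<h$.** By (6), $\#\{\beta:u_\beta(\delta_X)\ge\gamma'\}\le w$ for each $X\in\mathcal X'$. The constants $Q,C_1,\Theta$ do not depend on $B$. So Lemma 5 gives $|\mathcal X'|\le C(1+\log(1+m))^2mw\le C(\log N)^2mw$, since $m$ is bounded by a power of $N$ times a constant and $N\ge2$.

**Step 10: the weights cancel.** In both cases the contribution of $\mathcal X'$ to (7) is at most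
$$\frac{|\mathcal X'|}{W_1W_2}\le C(\log N)^2\frac{mw}{W_1W_2}=4C(\log N)^2\,|\mathfrak K|^{1/h}|\mathfrak B|^{1/h}\le C'(\log N)^2N^{2/h}.$$
Summing over the boundedly many discrete data, the $O((\log N)^2)$ pairs $(W_1,W_2)$ and the $O(N^2)$ labels gives $|\mathcal X|\le C''N^{2+2/h}(\log N)^4$. With Step 1, $\pi^*_\varphi(N)=O(N^{2+2/h}(\log N)^4)$ for every $h\ge1$, where the constant may depend on $h$. So $\mathrm{vc}^*(\varphi)\le2$. As $\varphi$ was arbitrary, $\mathrm{vc}(2)\le2$. $\square$

## 9. From two variables to $n$

*Proof of Theorem 2.* We have $\mathrm{vc}(2)\ge2\,\mathrm{vc}(1)=2$, so by Proposition 6 $\mathrm{vc}(2)=2<3=2\cdot2-1$. For $n\ge2$, applying Proposition 4 $n-2$ times gives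
$$\mathrm{vc}(n)\le\mathrm{vc}(2)+2(n-2)=2n-2,$$
and $\mathrm{vc}(n)\ge n\,\mathrm{vc}(1)=n$. $\blacksquare$

Since $2n-2<2n-1$, the bound $\mathrm{vc}(n)\le2n-1$ is sharp for $n=1$ and fails to be sharp for every $n\ge2$. For $n\ge3$ what has been proved is $n\le\mathrm{vc}(n)\le2n-2$.
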